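# A Cannon–Thurston map with an infinite fiber

## 1. Finite fibers: the natural guess, tested on easy cases

Let $G$ be a word-hyperbolic group and $H\le G$ a word-hyperbolic subgroup, both finitely generated, with Gromov boundaries $\partial G$, $\partial H$, fixed finite generating sets and the corresponding word metrics. Let $i:H\to G$ be the inclusion.

**Definition (Cannon–Thurston map).** The Cannon–Thurston map, or CT map, exists if $i$ extends to a continuous map $\hat i:H\cup\partial H\to G\cup\partial G$ of Gromov compactifications. Then $\partial i=\hat i|_{\partial H}:\partial H\to\partial G$ is called the CT map. It is $H$-equivariant and its image is the limit set $\Lambda_{\partial G}H$. It is finite-to-one if each fiber $(\partial i)^{-1}(p)$ is finite, and uniformly finite-to-one if one constant bounds the size of all fibers.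

The question, taken from the page "Cannon–Thurston map – Wikipedia" (https://wiki.edu.vn/en/wiki21/cannon-thurston-map-wikipedia), is: whenever the CT map exists, is it finite-to-one? The answer one would first guess is yes. We test it.

*Quasiconvex subgroups.* If $H$ is quasiconvex in $G$, then $H\cup\partial H$ embeds in $G\cup\partial G$, so all nonempty fibers are single points. For instance, if $H=\langle h\rangle\cong\mathbb Z$, the two points of $\partial H$ go to the two distinct fixed points of $h$ in $\partial G$.

*Conical limit points.* A point $p\in\Lambda_{\partial G}H$ is a conical limit point (for $H$ acting on $\partial G$) if there are a geodesic ray $\rho$ in the Cayley graph of $G$ converging to $p$, a constant $K\ge0$ and pairwise distinct $h_k\in H$ with $h_k\to p$, all within distance $K$ of $\rho$. Example: if $H=G$ is free and $p$ is an infinite reduced word, take for $h_k$ the prefix of length $k$. Fact (i), which we quote: in the setting above, a conical limit point has exactly one preimage.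

*Extensions.* Fact (ii), which we also quote: $\partial i$ exists and is uniformly finite-to-one in several cases. For a closed hyperbolic surface $S$, a convex-cocompact $\Gamma\le\mathrm{Mod}(S)$ and $H=\pi_1(S)$, one takes the extension $1\to H\to E_\Gamma\to\Gamma\to1$ given by the Birman sequence, and $G=E_\Gamma$. For a convex-cocompact purely atoroidal $\Gamma\le\mathrm{Out}(F_n)$, $n\ge3$, one takes $H=F_n$ and for $G=E_\Gamma$ the preimage of $\Gamma$ in $\mathrm{Aut}(F_n)$; here fibers have at most $2n$ points. For an arbitrary atoroidal $\phi\in\mathrm{Out}(F_n)$ one takes $F_n\le F_n\rtimes_\phi\mathbb Z$, with a bound depending only on $n$.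

A further test, done by hand in Section 3, produces a fiber with at least $4$ points for a free group of rank $2$. So far everything agrees with the guess. It is nevertheless wrong: we shall construct a torsion-free hyperbolic group $G$ and a free subgroup $H\le G$ of rank $2$ whose CT map exists and has an infinite fiber. The precise statements are Theorems I and II in Section 5.

## 2. Limits of sequences, retracts and conjugates

Throughout, $\Gamma$ is a hyperbolic group with a finite generating set, $d$ its word metric, $|g|=d(1,g)$, and $[g,g']$ is any geodesic. Triangles are $\delta$-thin: each side lies in the $\delta$-neighborhood of the other two. We write $N_\rho(\cdot)$ for $\rho$-neighborhoods and $\mathrm{Ball}(\rho)$ for the ball about $1$. We use the following facts.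

* (F1) (a) $(g_n)$ converges to a point of $\partial\Gamma$ iff $d(1,[g_n,g_m])\to\infty$ as $n,m\to\infty$. (b) If $g_n\to\xi\in\partial\Gamma$ and either $d(g_n,g_n')$ is bounded or $d(1,[g_n,g_n'])\to\infty$, then $g_n'\to\xi$. (c) If $g_n,g_n'\to\xi\in\partial\Gamma$ and $z_n$ is at bounded distance from $[g_n,g_n']$, then $z_n\to\xi$.
* (F2) There are $K_0,B_0\ge1$ depending only on $\delta$ such that, if a geodesic $[u,v]$ has distance $\ge K_0$ from a geodesic $c$, then nearest-point projections of $u$ and $v$ to $c$ are at distance $\le B_0$.
* (F3) In a geodesic polygon with at most $2^m$ sides, each side lies in the $m\delta$-neighborhood of the union of the others (cut the other sides into two halves by diagonals, repeatedly).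
* (F4) If $g_n\to\alpha\in\partial\Gamma$, $g_n^{-1}\to\beta\in\partial\Gamma$ and $z_n\in\Gamma$, $z_n\to z\in\Gamma\cup\partial\Gamma$ with $z\ne\beta$, then $g_nz_n\to\alpha$.
* (F5) Quasigeodesics are stable. An element $g$ of infinite order has two distinct limits $g^{\pm\infty}=\lim g^{\pm n}$ in $\partial\Gamma$, which it fixes, and $g^n\zeta\to g^{+\infty}$ for all $\zeta\in\partial\Gamma$, $\zeta\neq g^{-\infty}$. If $\Gamma$ is torsion-free and $g\ne1$, the centralizer of $g$ is infinite cyclic.
* (F6) Finite $C'(1/6)$ presentations define hyperbolic groups.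
* (F7) (M. Mitra, *Cannon–Thurston maps for trees of hyperbolic metric spaces*, J. Differential Geom. 48 (1998).) If a hyperbolic group acts cocompactly on a simplicial tree with hyperbolic vertex and edge stabilizers, and edge stabilizers are quasi-isometrically embedded in vertex stabilizers, then the CT map exists for the inclusion of each vertex stabilizer.
* (F8) For a hyperbolic subgroup $H\le\Gamma$ the CT map exists iff every sequence in $H$ converging to a point of $\partial H$ converges to a point of $\partial\Gamma$.

Two of these deserve a proof. For (F4) use Gromov products $(x|y)_z=\tfrac12(d(x,z)+d(y,z)-d(x,y))$. Since $(x|y)_1+(1|y)_x=|x|$,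
$$(g_n|g_nz_n)_1=|g_n|-(1|g_nz_n)_{g_n}=|g_n|-(g_n^{-1}|z_n)_1 .$$
As $g_n^{-1}$ and $z_n$ have different limits, $(g_n^{-1}|z_n)_1$ is bounded; so $(g_n|g_nz_n)_1\to\infty$ and $g_nz_n$ has the limit $\alpha$ of $g_n$.

For (F8), "only if": a sequence in $H$ converging to a point of $\partial H$ leaves every finite set, and its image converges by continuity, so the limit lies in $\partial\Gamma$. "If": define $\partial i(\zeta)=\lim h_n$ for any $h_n\to\zeta$; interlacing two sequences shows that the limit depends only on $\zeta$. For continuity let $\zeta_k\to\zeta$. Choose $h_k\in H$ so close to $\zeta_k$ in $H\cup\partial H$, and with image so close to $\partial i(\zeta_k)$, that $h_k\to\zeta$ and the sequences $(h_k)$, $(\partial i(\zeta_k))$ have the same limit points in $\Gamma\cup\partial \Gamma$. Since $h_k\to\partial i(\zeta)$, also $\partial i(\zeta_k)\to\partial i(\zeta)$.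

**Definition (letter-killing retract).** A retract of $\Gamma$ is a subgroup $V$ with a homomorphism $\Gamma\to V$ that is the identity on $V$. If $\Gamma$ has the finite generating set $S$, and the retraction fixes each element of a subset $S_V\subset S$ generating $V$ and sends the other elements of $S$ to $1$, we call it letter-killing.

Example: killing $a$ in $F(a,b)$ retracts it to $\langle b\rangle$. A letter-killing retraction is $1$-Lipschitz, so $d_{S_V}=d_S$ on $V$: the subgroup $V$ is isometrically embedded and $S_V$-geodesics are $S$-geodesics. Hence $V$ is quasiconvex and hyperbolic, $\partial V\subset\partial\Gamma$, and by (F1)(a) a sequence in $V$ converges to a point of $\partial V$ iff it converges to a point of $\partial\Gamma$.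

**Lemma 1.** Let $\Gamma$ be torsion-free hyperbolic and $V\le\Gamma$ a retract. Then $V$ is malnormal: $gVg^{-1}\cap V\ne1$ implies $g\in V$. For each $\rho$ there is $f(\rho)$ such that $N_\rho(gV)\cap N_\rho(g'V)$ has at most $f(\rho)$ vertices whenever $gV\ne g'V$. If moreover $V$ is quasiconvex, then $\Lambda(gV)\cap\Lambda(g'V)=\emptyset$ for $gV\ne g'V$.

*Proof.* Let $N$ be the kernel of the retraction, and $g=nv$ with $n\in N$, $v\in V$. If $gVg^{-1}\cap V\neq1$, then $r'=nrn^{-1}$ for some nontrivial $r,r'\in V$. Retracting gives $r'=r$, so $n$ commutes with $r$. By (F5), $n=z^i$ and $r=z^j$ for some $z$, with $j\ne0$. Then $n^j=r^i\in N\cap V=1$, so $n=1$ by torsion-freeness, and $g\in V$.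

For the second claim we may take $g'=1$, $g\notin V$. For a vertex $p\in N_\rho(V)\cap N_\rho(gV)$ choose $z_p\in V$ with $d(p,z_p)\le\rho$ and $u_p$ with $|u_p|\le2\rho$ and $z_pu_p\in gV$. Suppose $u_p=u_{p'}=u$ but $z_p\ne z_{p'}$. Then $1\ne u^{-1}z_p^{-1}z_{p'}u\in V$, so $u\in V$ by malnormality, and $z_pu\in V\cap gV=\emptyset$, a contradiction. So $u_p$ determines $z_p$, and $f(\rho)=|\mathrm{Ball}(2\rho)|\,|\mathrm{Ball}(\rho)|$ works.

If $V$ is quasiconvex, a geodesic ray converging to a common limit point of $gV$ and $g'V$ would lie in $N_\rho(gV)\cap N_\rho(g'V)$ for some $\rho$, which contains only finitely many vertices. $\square$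

The next lemma is the engine that produces preimages: conjugates $vxv^{-1}$ have the same limit as $v$.

**Lemma 2.** Let $\Gamma$ be torsion-free hyperbolic, $V\le\Gamma$ a quasiconvex retract, and $x\in\Gamma\setminus V$. If $v_n\in V$ and $v_n\to\eta\in\partial\Gamma$, then $v_nxv_n^{-1}\to\eta$.

*Proof.* It suffices to find, in every subsequence, a further subsequence with this limit. The $v_n^{-1}$ leave every finite set, so we may assume $v_n^{-1}\to\beta\in\Lambda(V)$. Then $xv_n^{-1}\to x\beta\in\Lambda(xV)$. As $xV\ne V$, Lemma 1 gives $x\beta\neq\beta$, and (F4) with $g_n=v_n$, $z_n=xv_n^{-1}$ gives the claim. $\square$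

## 3. Substitution groups, and a fiber with four points

For letters $a,b$ and $s\ge1$ put
$$U_s(a,b)=\prod_{k=1}^{20}a\,b^{30s+k}=ab^{30s+1}\,ab^{30s+2}\cdots ab^{30s+20}.$$

**Definition (substitution group).** Let $X=\{a,b\}$, let $Y$ be a finite set disjoint from $X$, and let $(y,x)\mapsto s(y,x)\in\{1,2,\dots\}$ be injective on $Y\times X$. Put $\varphi_y(x)=x\,U_{s(y,x)}(a,b)\,x$ and
$$M(X,Y)=\langle X\sqcup Y\mid y\,x\,y^{-1}=\varphi_y(x)\ (y\in Y,\ x\in X)\rangle .$$

Example: if $s(y,a)=1$, then $\varphi_y(a)=a\cdot ab^{31}ab^{32}\cdots ab^{50}\cdot a$, of length $832$. In general $|\varphi_y(x)|=600s+232$ with $s=s(y,x)$, and the relator $yxy^{-1}\varphi_y(x)^{-1}$ has length $600s+235$. All that matters below is that $\varphi_y(x)$ is positive, begins and ends with $x$, and contains markers from which $(y,x)$ can be read off.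

**Lemma 3.** The presentation of $M(X,Y)$ is $C'(1/6)$. Hence $M(X,Y)$ is hyperbolic.

*Proof.* A piece is a word that occurs at two different places in the cyclic relators $\rho_{y,x}=yxy^{-1}\varphi_y(x)^{-1}$ and their inverses. We must show that a piece in $\rho_{y,x}$ is shorter than $|\rho_{y,x}|/6$.

*Pieces with a $Y$-letter.* Up to inversion the piece contains a letter $y$. The occurrences of $y$ have (predecessor, successor) equal to $(x^{-1},x)$, in $\rho_{y,x}$, and $(x,x^{-1})$, in $\rho_{y,x}^{-1}$, with $x\in X$. All predecessors are different and all successors are different. So $y$ with one neighbor determines the place, and the piece has length $1$.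

*Other pieces.* Up to inversion these have length $1$ or are positive words occurring at two different places in the words $\varphi_y(x)$. A complete block $ab^ka$ with $k\ge1$ inside one of these words has $k=30s'+k'$ with $1\le k'\le20$. It determines $s'$ and $k'$, and hence its place, since $s(\cdot,\cdot)$ is injective. So a piece contained in $\varphi_y(x)$ contains no such block. Therefore it is a subword of some $b^iab^j$ or $aab^j$, with all exponents at most $30s+21$ and not both equal to $30s+21$; its length is at most $60s+42$. Since $6(60s+42)=360s+252<600s+235$, we are done by (F6). $\square$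

Let $M=M(X,Y)$, $A=F(X)$ with Cayley tree $\Gamma_A$, and $B=\langle Y\rangle\le M$. For a positive word $t=y_1\cdots y_n$ in $Y$ put $\varphi_t=\varphi_{y_1}\circ\cdots\circ\varphi_{y_n}$, so that $tat^{-1}=\varphi_t(a)$ in $M$ for $a \in A$.

**Lemma 4.** (a) Each $\varphi_t(x)$ is positive and begins and ends with $x$. The map $\varphi_t:\Gamma_A\to\Gamma_A$ sending each edge $[a,ax]$ to the path from $\varphi_t(a)$ labelled $\varphi_t(x)$ is an embedding of trees. In particular $\varphi_t$ is injective on $A$ and on $\partial A$.
(b) $M$ is the multiple HNN extension of $A$ with stable letters $y$ and $yAy^{-1}=\varphi_y(A)$. So $A\le M$ is free on $X$, and $M$ is torsion-free.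
(c) Killing $X$ is a letter-killing retraction of $M$ onto $B$, which is free on $Y$. So $A\cap B=1$.
(d) The CT map exists for $A\to M$.

*Proof.* (a) The first sentence follows by induction on $|t|$. At each vertex the paths that replace the four outgoing edges are reduced and have different first letters $x^{\pm1}$. So the map is locally injective, hence an embedding. (b) By (a) each $\varphi_y:A\to A$ is injective, so the presentation is that of an HNN extension; such an extension of a torsion-free group is torsion-free. (c) The relators become trivial when $X$ is killed, and $A$ is killed while $B$ is fixed. (d) $M$ acts on its Bass–Serre tree with vertex stabilizers conjugate to $A$; edge stabilizers are conjugate to some $\varphi_y(A)$ and sit in the two adjacent vertex stabilizers as the whole group and as a conjugate of $\varphi_y(A)$, respectively. Finitely generated subgroups of free groups are quasi-isometrically embedded, so (F7) applies. $\square$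

*Four points in one fiber.* Take $Y=\{w\}$. For $x\in X^{\pm1}$ the words $\varphi_w^n(x)=w^nxw^{-n}$ are successively prefixes of each other: $\varphi_w(x)$ begins with $x$ for $x\in X^{\pm1}$. So they converge to a point of $\partial A$ whose first letter is $x$, and we get four different points. In $M$, the subgroup $\langle w\rangle=B$ is a letter-killing retract not containing $x$, so by Lemma 2 $w^nxw^{-n}\to w^\infty$. All four points lie in the fiber over $w^\infty$. The group $A$ has rank $n=2$, and $4=2n$.

## 4. A self-map of the fiber, and the obstruction to gluing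

Where could more points in a fiber over $w^\infty$ come from? Since $wAw^{-1}\subset A$, the element $w$ acts on $\partial A$ by the injective map $\varphi_w$. The next lemma says that $\varphi_w$ preserves the fiber.

**Lemma 5.** Let $M=M(X,Y)$ and $x\in X^{\pm1}$. For an infinite positive word $V=y_1y_2\cdots$ in $Y$ let $v_n=y_1\cdots y_n$.
(a) $\varphi_{v_n}(x)$ is a proper prefix of $\varphi_{v_{n+1}}(x)$. So these words converge to a point $r^x_V\in\partial A$, and $r^x_{yV}=\varphi_y(r^x_V)$ for $y\in Y$.
(b) If $M\le\Gamma$ with $\Gamma$ hyperbolic and the CT map $\partial i$ for $A\to\Gamma$ exists, then $\partial i(\varphi_y(r))=y\,\partial i(r)$ for $r\in\partial A$, $y\in Y$.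
(c) For $\Gamma=M$ we have $\partial i(r_V^x)=V\in\partial B\subset\partial M$.

*Proof.* (a) $\varphi_{v_{n+1}}(x)=\varphi_{v_n}(\varphi_{y_{n+1}}(x))$, and $\varphi_{y_{n+1}}(x)$ properly begins with $x$. The last claim follows from $\varphi_{yv_n}=\varphi_y\varphi_{v_n}$. (b) Let $a_n\in A$, $a_n\to r$. Then $\varphi_y(a_n)\to\varphi_y(r)$ in $\partial A$, and $\varphi_y(a_n)=ya_ny^{-1}$ is at distance $1$ from $ya_n$ (with $y$ among the generators of $\Gamma$). So $\partial i(\varphi_y(r))=\lim ya_n=y\,\partial i(r)$. (c) $v_n\to V$ in $\partial B\subset\partial M$ and $x\notin B$, so $v_nxv_n^{-1}\to V$ by Lemma 2. $\square$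

By (b), the fiber over $w^\infty$ is mapped into itself by $\varphi_w$. If it contained a single point $r$ with $\varphi_w^j(r)$, $j\ge0$, pairwise distinct, it would be infinite. The four points found above are useless for this: they are $r^x_{w^\infty}$ and are fixed by $\varphi_w$. With more letters, $Y=\{w,c_1,c_2\}$, there are many other points $r^x_U$. But by (c) they lie over $U\neq w^\infty$, because $B$ is so well embedded in $M$.

So here is the first approach. Write $P=M(\{x_1,x_2\},\{w,c_1,c_2\})$ and $Q=\langle w,c_1,c_2\rangle$, and glue to $P$, along $Q$, a second hyperbolic group $R\ge Q$ in which the prefixes of some infinite word $U$ in the letters $c_i$ converge to $w^\infty$. In $G=P*_QR$ the points $r_U$ and $\varphi_w^j(r_U)$ should then all lie over $w^\infty$. To get a CT map for $\langle x_1,x_2\rangle\to G$ one would like to have one for $P\to G$, or at least for $Q\to R$. This is where the approach stops: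

**Lemma 6.** Let $N\le\Gamma$ be hyperbolic groups for which the CT map $\kappa:\partial N\to\partial\Gamma$ exists, and let $w\in N$ have infinite order. Then $\kappa(\xi)\neq\kappa(w^\infty)$ for all $\xi\in\partial N\setminus\{w^\infty\}$.

*Proof.* Suppose $\kappa(\xi)=\kappa(w^\infty)$. As $\xi\neq w^\infty$, $w^{-n}\xi\to w^{-\infty}$ in $\partial N$. By continuity and equivariance $\kappa(w^{-\infty})=\lim w^{-n}\kappa(w^\infty)=\kappa(w^\infty)$. But $\kappa(w^{\pm\infty})=\lim w^{\pm n}$ are distinct in $\partial\Gamma$. $\square$

So, if $U$ and $w^\infty$ have the same limit in $R$, the CT map for $Q\to R$ *cannot* exist. The proof shows what the culprit is: the words $w^{-n}U$, with negative powers of $w$. The way past this point is positivity. We shall see in Section 6 that geodesics of $P$ with endpoints in $H=\langle x_1,x_2\rangle$ stay close to $HQ^+$, where $Q^+$ is the monoid generated by $w,c_1,c_2$. So only positive words matter for $H$, and for those we need, and shall prove, convergence in $R$.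

It remains to choose $R$. We want elements of $C=\langle c_1,c_2\rangle$ that follow $w^n$, although $w,c_1,c_2$ must be free generators of $Q$. So $w$ cannot act on $C$ by conjugation directly, and we use an intermediary: $w$ acts on a free group $D$ by a substitution, and the letters of $D$ act on $C$. Then $u_n=w^nd_1w^{-n}\in D$ follows $w^n$ by Lemma 2, and $u_nc_1u_n^{-1}\in C$ follows $u_n$, again by Lemma 2.

## 5. The groups $P,E,J,R,G$ and the main theorems

Let
$$P=M(\{x_1,x_2\},\{w,c_1,c_2\}),\qquad E=M(\{c_1,c_2\},\{d_1,d_2\}),\qquad J=M(\{d_1,d_2\},\{w\}),$$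
with substitutions $\varphi$, $\theta$, $\psi$ respectively (in $P$ we take $a=x_1$, $b=x_2$). Let $R=\langle c_1,c_2,d_1,d_2,w\rangle$ be defined by the relators of $E$ and $J$ together, and $G=\langle x_1,x_2,c_1,c_2,d_1,d_2,w\rangle$ by all $12$ relators of $P,E,J$. Put
$$H=\langle x_1,x_2\rangle,\quad C=\langle c_1,c_2\rangle,\quad D=\langle d_1,d_2\rangle,\quad Q=\langle w,c_1,c_2\rangle .$$

**Theorem I.** $G$ is torsion-free word-hyperbolic, $H$ is free of rank $2$, the CT map $\partial i:\partial H\to\partial G$ exists, and $(\partial i)^{-1}(w^\infty)$ is infinite, where $w^\infty=\lim w^n$.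

Consequently the answer to the question of Section 1 is no.

**Theorem II.** (a) For every $n\ge2$ the same holds with $H\cong F_n$.
(b) Every hyperbolic group $K$ is a free factor of a hyperbolic group $G'$ containing a free subgroup $H$ of rank $2$ whose CT map to $G'$ exists and has an infinite fiber.
(c) In Theorem I the points with infinite preimage are dense in $\Lambda_{\partial G}H$.
(d) If a hyperbolic subgroup $H$ of a hyperbolic group $G$ is elementary, the CT map is injective. If $H$ is non-elementary and the CT map exists, all fibers are closed with empty interior.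
(e) In Theorem I, $H\le P\le G$ with $P$ hyperbolic; CT maps exist for $H\to P$ and $H\to G$, but not for $P\to G$.

**Lemma 7.** (a) The groups $P,E,J,R,G$ are hyperbolic.
(b) $R=E*_DJ$; in $R$, as in $P$, the group $Q$ is free on $w,c_1,c_2$; and $G=P*_QR$. All five groups are torsion-free, and $H$ is free on $x_1,x_2$.
(c) There are letter-killing retractions $G\to R$ and $P\to Q$ (kill $x_1,x_2$), $R\to J$ and $E\to D$ (kill $c_1,c_2$), $J\to\langle w\rangle$ (kill $d_1,d_2$). There is a homomorphism $\mathrm{ht}:R\to\mathbb Z$ with $w\mapsto1$ and $c_i,d_j\mapsto0$; it is $1$-Lipschitz.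

*Proof.* (a) For $P,E,J$ this is Lemma 3. In the presentations of $R$ and $G$, a piece with both occurrences in relators of one family is treated as in Lemma 3. Consider a piece occurring in two different families. The families $P$ and $E$ share the letters $c_i$, the families $P$ and $J$ the letter $w$, and $E$ and $J$ the letters $d_j$. In each case the shared letters are $Y$-letters of the first-named family, and no two $Y$-letters are adjacent in a cyclic relator of it. So the piece has length $1$. Hence $C'(1/6)$ holds.

(b) $D$ is free on $d_1,d_2$ in $E$ (Lemma 4(c)) and in $J$ (Lemma 4(b)), so $R=E*_DJ$. By Lemma 4(c), $C\cap D=1$ in $E$ and $\langle w\rangle\cap D=1$ in $J$. So an alternating product of nontrivial elements of $C$ and of $\langle w\rangle$ is a normal form in $E*_DJ$ and is nontrivial. Hence $Q=\langle w\rangle*C$ in $R$, free on $w,c_1,c_2$. In $P$ it is free on the same letters by Lemma 4(c), and $G=P*_QR$ follows. Amalgams of torsion-free groups are torsion-free.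

(c) In each case the killed letters form the $X$ of a family, whose relators become trivial, and the other relators are not affected. Each relator has height $0$, so $\mathrm{ht}$ is well defined; it changes by at most $1$ along an edge. $\square$

Thus $R\subset G$, $Q\subset P$, $J\subset R$, $D\subset E$ are isometrically embedded. Also $n\mapsto w^n$, $n\ge0$, is a geodesic ray in $R$, because $\mathrm{ht}(w^n)=n$.

## 6. Geodesics of $M$ between points of $A$ follow the positive half $AB^+$

Let $M=M(X,Y)$ again, and let $B^+\subset B$ be the monoid generated by $Y$. Since $avx=a\varphi_v(x)v$ for $x \in A$, the set $AB^+$ is closed under right multiplication by $A$ and by $B^+$. For example, the shortcut $1,y,yx,yxy^{-1}$ from $1$ to $\varphi_y(x)$ stays in $AB^+$, while $y^{-1}\notin AB^+$ (retract to $B$). The goal of this section is Lemma 10: it never pays to leave $AB^+$ substantially.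

**Lemma 8 (markers).** For $s=s(y_0,x_0)$ let $\mu_s=ab^{30s+1}a$. If $\mu_s$ occurs in $\varphi_y(u)$ with $u$ a positive word, then $y=y_0$, and the occurrence starts at offset $1$ in a factor $\varphi_y(x_0)$ of $\varphi_y(u)$.

*Proof.* The exponents of $b$ between consecutive $a$'s in $\varphi_y(u)$ are of two kinds. Inside a factor $\varphi_y(x')$ they are $30s'+k$ with $1\le k\le20$ and $s'=s(y,x')$, or $0$ (from the initial $aa$ of $\varphi_y(a)$). Where factors meet, we get $0$ from $\varphi_y(a)\varphi_y(a)$, $1$ from $\varphi_y(a)\varphi_y(b)$, and $30s'+21$ or $30s'+22$, with $s'=s(y,b)$, after a factor $\varphi_y(b)$. If such an exponent equals $30s+1$, then it is some $30s'+k$ with $1\le k\le22$, so $k=1$ and $s'=s$: it is the first block of $U_{s'}$ in a factor $\varphi_y(x')$. By injectivity of $s(\cdot,\cdot)$, $(y,x')=(y_0,x_0)$, and the block begins right after the first letter of the factor. $\square$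

**Lemma 9 (small overlaps).** Let $\lambda=\max|\varphi_y(x)|$ and $\ell_0=2\lambda$. If $(y,b\varphi_y(A))\neq(y',b'\varphi_{y'}(A))$ with $b,b'\in A$, then the subtrees $b\varphi_y(\Gamma_A)$ and $b'\varphi_{y'}(\Gamma_A)$ of $\Gamma_A$ intersect in a set of diameter $<\ell_0$ (possibly empty).

*Proof.* Otherwise the intersection contains a segment of length $2\lambda$. If this segment contained no full edge image of the first subtree, it would lie in at most two edge images, each covered only partially, and would be shorter than $2\lambda$. So it contains a full edge image $\sigma=b\varphi_y([a_0,a_0x])$, labelled by the positive word $\varphi_y(x)$.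

In the second subtree, $\sigma$ is contained in the image of a shortest geodesic edge path of $\Gamma_A$. Along it each edge image is labelled entirely positively or entirely negatively and overlaps $\sigma$ in a nondegenerate arc. So all these edges are traversed positively, and the label of $\sigma$ is a subword of $\varphi_{y'}(u)$ with $u$ positive. It contains $\mu_{s(y,x)}$ at offset $1$. By Lemma 8, $y'=y$ and this $\mu_{s(y,x)}$ is at offset $1$ in a factor $\varphi_y(x)$ of $\varphi_y(u)$. The initial vertex of this factor and the vertex $b\varphi_y(a_0)$ are both obtained from the initial vertex of $\mu_{s(y,x)}$ by going back along an edge labelled $x$. So $b\varphi_y(a_0)=b'\varphi_y(a_1)$ for some $a_1\in A$, and the cosets agree, a contradiction. $\square$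

**Lemma 10.** There is $K\ge0$ such that every geodesic of $M$ (generators $X\sqcup Y$) with endpoints in $A$ lies in the $K$-neighborhood of $AB^+$.

*Proof.*

**Step 1.** *This step reduces the lemma to a coarse retraction.* The full subgraph on $AB^+$ is connected, since $av$ is joined to $a$ through the elements $av'$, $v'$ a prefix of $v$. Let $d^+$ be its path metric. We shall construct $\varpi:M\to AB^+$, the identity on $AB^+$, with
$$d^+(\varpi(g),\varpi(g'))\le L:=\max(1,\ell_0)\quad\text{for adjacent } g,g' .$$
Then $d\le d^+\le L\,d$ on $AB^+$. So a $d^+$-geodesic is, on vertices, an $(L,0)$-quasigeodesic of $M$ inside $AB^+$, and stability (F5) gives the claim.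

**Step 2.** *This step describes the Bass–Serre tree $T_M$ around the positive part.* Its vertices are the cosets $gA$. The vertex $gA$ has children $gayA$ ($a\in A$, $y\in Y$) and, for each $y$, exactly one parent $gy^{-1}A$, because $ay^{-1}A=y^{-1}\varphi_y(a)A=y^{-1}A$. Moreover $ayA=a'yA$ iff $a'\in a\varphi_y(A)$. Applying the retraction to $B$, different letters give different parents and different children. The homomorphism $X\to0$, $Y\to1$ to $\mathbb Z$ increases by $1$ towards children and decreases by $1$ towards parents, so no parent of a vertex is a child of it. The vertices $avA$ ($a\in A$, $v\in B^+$) span a subtree $T^+$ closed under children, and the union of these cosets is $AB^+$. So a path leaving $T^+$ leaves through a parent edge.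

Let $u\notin T^+$, and let $u_0,u_1,\dots,u_N=u$ be the geodesic path from the last vertex $u_0=eA\in T^+$ ($e\in AB^+$). Its first step goes to a parent.

**Step 3.** *This step defines $\varpi$ on cosets reached by parent steps only.* In this case $u=u_n=et^{-1}A$ with a unique $t=y_n\cdots y_1$. For $g=et^{-1}b$, $b\in A$, let $\pi_t(b)$ be the projection of $b$ to the subtree $\varphi_t(\Gamma_A)$. Let $\alpha_t(b)=a$ if $\pi_t(b)=\varphi_t(a)$ or $\pi_t(b)$ is interior to $\varphi_t([a,ax])$, $x\in X$. Put $\varpi(g)=e\,\alpha_t(b)\in AB^+$.

This is well defined: replacing $e$ by $ea_0$ replaces $b$ by $ta_0^{-1}t^{-1}b=\varphi_t(a_0^{-1})b$, and $\alpha_t(\varphi_t(a_0^{-1})b)=a_0^{-1}\alpha_t(b)$, so $\varpi(g)$ does not change. For $t=1$ the formula gives the identity on $u_0$.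

*$X$-edges.* Moving $b$ to an adjacent vertex moves $\pi_t(b)$ by at most $1$. Adjacent vertices of $\varphi_t(\Gamma_A)$ lie in one closed edge image, so $\alpha_t(b)$ moves by at most $1$; and $d^+(e\alpha,e\alpha')\le d_A(\alpha,\alpha')$ since $eA\subset AB^+$.

*Edges to a parent.* The edge from $g=et^{-1}b$ labelled $y^{-1}$ leads to $gy^{-1}=e(yt)^{-1}\varphi_y(b)$. If $t\ne1$, the parent reached is not $u_{n-1}$, which is a child of $u_n$; so the chain continues with $yt$. The same is true if $t=1$ and $ey^{-1}A\notin T^+$. As $\varphi_y$ is an embedding of trees, it carries the geodesic from $b$ to $\varphi_t(\Gamma_A)$ to the geodesic from $\varphi_y(b)$ to $\varphi_{yt}(\Gamma_A)$. So $\pi_{yt}(\varphi_y(b))=\varphi_y(\pi_t(b))$, hence $\alpha_{yt}(\varphi_y(b))=\alpha_t(b)$, and $\varpi$ does not change along this edge. If $t=1$ and $ey^{-1}A\in T^+$, the edge lies inside $AB^+$, where $\varpi$ is the identity.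

**Step 4.** *This step defines $\varpi$ on the remaining cosets.* Otherwise, let $u'=u_{n+1}$ be the first vertex reached by a child step, from $u_n$ with $n\ge1$. So $u'=et^{-1}b_0yA$ for some $b_0\in A$, $y\in Y$, with $t=y_n\cdots y_1$, and $u'\neq u_{n-1}=et^{-1}y_nA$. On all cosets in the branch of $T_M$ starting at $u'$ let $\varpi$ be constant, equal to $\varpi(et^{-1}b_0)$, for one choice of $b_0$. Edges inside the branch are then harmless. The other Cayley edges at the branch join $u'$ to elements $et^{-1}b$ of $u_n$ with $b\in b_0\varphi_y(A)$.

Since $u'\neq u_{n-1}$, $(y,b_0\varphi_y(A))\neq(y_n,\varphi_{y_n}(A))$. The projection of $b_0\varphi_y(\Gamma_A)$ to $\varphi_{y_n}(\Gamma_A)$ is the intersection, or one point if the intersection is empty; by Lemma 9 it has diameter $\le\ell_0$. Since $\varphi_t(\Gamma_A)\subset\varphi_{y_n}(\Gamma_A)$, the projection $\pi_t$ factors through the projection to $\varphi_{y_n}(\Gamma_A)$. So $\pi_t(b_0\varphi_y(A))$, and hence $\alpha_t(b_0\varphi_y(A))$, has diameter $\le\ell_0$. Thus $\varpi$ changes by at most $\ell_0$ along the edges between $u_n$ and $u'$.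 All edges of the Cayley graph are covered. $\square$

## 7. Relative geodesics with respect to a retract

To control geodesics of an amalgam we compare them with geodesics in which each excursion into a coset of a vertex group is one step. Let $\Gamma$ be torsion-free hyperbolic with finite generating set $S$, and let $V$ be a letter-killing retract generated by $S_V\subset S$.

**Definition (relative geodesic, sides).** A relative geodesic is a geodesic $z_0,\dots,z_l$ of $\hat C=\mathrm{Cay}(\Gamma,S\cup V)$. Its $i$-th side $\gamma_i$ is the edge from $z_{i-1}$ to $z_i$ if $z_{i-1}^{-1}z_i\in S^{\pm1}$ ("$S$-side"). Otherwise it is an $S_V$-geodesic in the coset $z_{i-1}V$ from $z_{i-1}$ to $z_i$ ("$V$-side"); this is also an $S$-geodesic.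

Example: in $F(a,b)$ with $V=\langle a\rangle$, a relative geodesic from $1$ to $a^5ba^7$ is $1,a^5,a^5b,a^5ba^7$, with a $V$-side, an $S$-side and a $V$-side. It has length $3$, while the word metric gives $13$.

**Proposition 11.** There is $L_1$ such that for every relative geodesic $z_0,\dots,z_l$, every choice of sides, and every $S$-geodesic $c$ from $z_0$ to $z_l$: (1) every $z_i$ is within $d_S$-distance $L_1$ of $c$; (2) $c$ lies in the $L_1$-neighborhood of $\bigcup\gamma_i$.

*Proof.* Two different $V$-sides $\gamma_i,\gamma_j$, $i<j$, lie in different cosets: otherwise $d_{\hat C}(z_{i-1},z_j)\le1<j-i+1$.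

**Step 1.** *This step bounds the number of sides of an excursion away from $c$.* Take $K_0,B_0$ from (F2), $m$ with $2^m-1\ge2B_0$, and an integer $k_0\ge K_0+m\delta+2$. Suppose $d(z_s,c)>k_0$. On the path $\gamma_1\cdots\gamma_l$ let $a$ be the last vertex before $z_s$, and $b$ the first vertex after $z_s$, at distance $\le k_0$ from $c$; they exist as $z_0,z_l\in c$. Let $a\in\gamma_i\setminus\{z_i\}$ and $b\in\gamma_j\setminus\{z_{j-1}\}$, so $i\le s<j$. The part of the path from $a$ to $b$ is a polygonal path $a,z_i,\dots,z_{j-1},b$ with $N=j-i+1$ geodesic sides. All its points are at distance $\ge k_0-2$ from $c$.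

Divide it into at most $N/(2^m-1)+1$ blocks of at most $2^m-1$ sides. By (F3) a geodesic joining the endpoints of a block has distance $\ge k_0-2-m\delta\ge K_0$ from $c$. So by (F2) the projection to $c$ moves by at most $B_0$ per block, and projections $a',b'$ of $a,b$ satisfy
$$d(a',b')\le B_0\Bigl(\frac N{2^m-1}+1\Bigr)\le\frac N2+B_0 .$$
Since $d_{\hat C}(z_{i-1},a)\le1$ and $d_{\hat C}(b,z_j)\le1$,
$$N=d_{\hat C}(z_{i-1},z_j)\le2+d(a,b)\le2+2k_0+\frac N2+B_0 .$$
So $N\le N_0:=4+4k_0+2B_0$ and $d(a,b)\le a_0:=2k_0+N_0/2+B_0$.

**Step 2.** *This step bounds the lengths of the $V$-sides of the excursion, and proves (1).* Consider the closed polygon $a,z_i,\dots,z_{j-1},b,a$ with at most $N_0+1\le2^{m'}$ sides, where $m'$ is fixed. By (F3) each vertex on a (part of a) $V$-side is within $r=m'\delta+1$ of a vertex of another side. That side is $[a,b]$ (at most $a_0+1$ vertices), an $S$-side (two vertices), or part of a $V$-side in a different coset. In the last case the vertex lies in $N_r(gV)\cap N_r(g'V)$ for the two cosets, and Lemma 1 applies. So the part of a $V$-side in the polygon has at most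
$$\ell_1:=(a_0+1+2N_0)\,|\mathrm{Ball}(r)|+N_0f(r)$$
vertices. Hence $d(z_s,a)\le N_0(\ell_1+1)$ and $d(z_s,c)\le L':=k_0+N_0(\ell_1+1)$. This holds for every $s$.

**Step 3.** *This step deduces (2).* Each $\gamma_i$ is a geodesic with endpoints within $L'$ of $c$, so it lies in $N_{L'+2\delta}(c)$. Assign to each vertex of $\gamma_1\cdots\gamma_l$ a point of $c$ within $L'+2\delta$, with $z_0,z_l$ assigned to themselves. Points assigned to consecutive vertices are at distance $\le2(L'+2\delta)+1$. Every point of $c$ lies between two consecutive assigned points, so it is within $3(L'+2\delta)+1$ of $\bigcup\gamma_i$. Take $L_1=3(L'+2\delta)+1$. $\square$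

## 8. Amalgams: separation by an edge of the Bass–Serre tree

We shall use amalgams twice, for $R=E*_DJ$ and for $G=P*_QR$. So we fix a common setting.

**Definition (amalgam setting).** $P_0,R_0$ are torsion-free hyperbolic. $P_0$ is generated by a finite set $X_0\sqcup Y_0$, where $Y_0$ freely generates $Q_0\le P_0$, and there is a retraction $P_0\to Q_0$ killing $X_0$ and fixing $Y_0$. $R_0$ has a finite generating set $S_0\supset Y_0$, where $Y_0$ freely generates a subgroup of $R_0$, identified with $Q_0$. The group $\Gamma=P_0*_{Q_0}R_0$ is hyperbolic, with generating set $S=X_0\sqcup S_0$.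

By Lemma 7, $(P_0,Q_0,R_0;\Gamma)=(E,D,J;R)$ and $(P,Q,R;G)$ are instances. In general $\Gamma$ is torsion-free and killing $X_0$ is a letter-killing retraction $\Gamma\to R_0$. So $R_0\subset\Gamma$ and $Q_0\subset P_0$ are isometrically embedded, and Proposition 11 applies to $(\Gamma,R_0)$ and to $(P_0,Q_0)$. Put $\hat C=\mathrm{Cay}(\Gamma,S\cup R_0)$.

Let $\mathcal T$ be the Bass–Serre tree. An element $g\in\Gamma$ determines the edge $gQ_0$ joining the vertices $gP_0$ and $gR_0$. If $g^{-1}g'\in P_0\cup R_0$, the edges of $g,g'$ share a vertex. Let $\mathcal U_{P_0}(g)$ [resp. $\mathcal U_{R_0}(g)$] be the set of all $h$ such that $hQ_0=gQ_0$ or $hQ_0$ is in the component of $\mathcal T\setminus(\text{open edge }gQ_0)$ containing $gP_0$ [resp. $gR_0$]. These two sets cover $\Gamma$ and meet in $gQ_0$. Example: in $R=E*_DJ$ with $g=1$, we have $c_1\in\mathcal U_E(1)$ and $w\in\mathcal U_J(1)$.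

**Lemma 12.** (Sep) If $g_0,\dots,g_l$ have successive quotients $g_{i-1}^{-1}g_i\in P_0\cup R_0$, with $g_0\in\mathcal U_{P_0}(g)$ and $g_l\in\mathcal U_{R_0}(g)$ or conversely, then some $g_i\in gQ_0$. This applies to paths in the Cayley graph and in $\hat C$.
(Cos) If $z\in\mathcal U_{P_0}(g)$ and $z\notin gR_0$, then $zR_0\subset\mathcal U_{P_0}(g)$. Moreover $\mathcal U_{P_0}(g)\cap gR_0=gQ_0$. If $z\in\mathcal U_{R_0}(g)$, then $zR_0\subset\mathcal U_{R_0}(g)$.

*Proof.* (Sep) Otherwise consecutive edges share a vertex and avoid $gQ_0$, so all lie in one component. The generators and the elements of $R_0$ all lie in $P_0\cup R_0$. (Cos) In the first claim $zQ_0\neq gQ_0$, so $zR_0$ is a vertex in the component of $gP_0$. It differs from $gR_0$, so no edge at it is $gQ_0$, and all edges at it lie in that component. The edges at $gR_0$ other than $gQ_0$ lie in the component of $gR_0$; this is the second claim. In the third claim the vertex $zR_0$ lies in the component of $gR_0$, and each edge at it is $gQ_0$ or lies in that component. $\square$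

**Lemma 13.** Let $\mathcal U$ be $\mathcal U_{P_0}(g)$, $\mathcal U_{R_0}(g)$ or $P_0$. Every geodesic of $\hat C$ between points of $\mathcal U$ has all vertices in $\mathcal U$. Moreover, geodesics of $\mathrm{Cay}(P_0,X_0\cup Y_0\cup Q_0)$ are geodesics of $\hat C$.

*Proof.* Suppose a geodesic has $g_i,g_j\in\mathcal U$, $j\ge i+2$, and $g_{i+1},\dots,g_{j-1}\notin\mathcal U$. In the first two cases elements outside $\mathcal U$ are not in $gQ_0$, so (Sep) applied to $(g_i,g_{i+1})$ and $(g_{j-1},g_j)$ gives $g_i,g_j\in gQ_0$. If $\mathcal U=P_0$, then $g_i^{-1}g_{i+1}\in R_0$, since $X_0\subset P_0$. The edges of $g_i,g_{i+1}$ share the vertex $g_iR_0$, so $g_{i+1}\in\mathcal U_{R_0}(g_i)$; and $g_j\in P_0=g_iP_0$ gives $g_j\in\mathcal U_{P_0}(g_i)$. By (Sep) one of $g_{i+1},\dots,g_j$ lies in $g_iQ_0\subset P_0$, so $g_j\in g_iQ_0$. In all cases $g_i^{-1}g_j\in Q_0\subset R_0$, so $d_{\hat C}(g_i,g_j)\le1$, a contradiction.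

For the last claim, a $\hat C$-geodesic between points of $P_0$ stays in $P_0$. Its successive quotients lie in $X_0^{\pm1}$ or in $P_0\cap R_0=Q_0$, so it is a path in $\mathrm{Cay}(P_0,X_0\cup Y_0\cup Q_0)$, which is a subgraph of $\hat C$. So the two metrics agree on $P_0$. $\square$

## 9. A criterion that only asks for convergence along part of $Q_0$

**Definition (tame).** In the amalgam setting, a subset of $Q_0$ is tame (in $R_0$) if every sequence in it that converges to a point of $\partial Q_0$ converges to a point of $\partial R_0$.

Examples: $\{y^n:n\ge0\}$, $y\in Y_0$, is tame. If the CT map for $Q_0\to R_0$ exists, then by (F8) every subset of $Q_0$ is tame. In Section 11 we see that $Q$ is not tame in $R$.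

**Theorem 14.** In the amalgam setting let $H_0\le P_0$ be a hyperbolic subgroup for which the CT map to $P_0$ exists. Let $L_1$ be a constant as in Proposition 11 for both $(P_0,Q_0)$ and $(\Gamma,R_0)$. Suppose that for every $p\in P_0$ the set
$$Q_p=\{q\in Q_0:\ d_{P_0}(pq,[h,h']_{P_0})\le L_1\text{ for some }h,h'\in H_0\text{ and some geodesic}\}$$
is tame. Then the CT map for $H_0\to\Gamma$ exists.

*Proof.* We verify (F8). Let $h_n\in H_0$ converge to a point of $\partial H_0$; hence $h_n\to\xi\in\partial P_0$. Suppose $(h_n)$ does not converge to a point of $\partial\Gamma$.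

**Step 1.** *This step finds a side of a relative geodesic that stays near $1$.* By (F1)(a) there are $K'$ and $n_k,m_k\to\infty$ with $d_\Gamma(1,[h_{n_k},h_{m_k}]_\Gamma)\le K'$. Take a geodesic $z_0,\dots,z_l$ of $\mathrm{Cay}(P_0,X_0\cup Y_0\cup Q_0)$ from $h_{n_k}$ to $h_{m_k}$. By Lemma 13 it is also a geodesic of $\hat C$. By Proposition 11(1) in $P_0$, all $z_i$ are within $L_1$ of $[h_{n_k},h_{m_k}]_{P_0}$, and $d_{P_0}(1,[h_{n_k},h_{m_k}]_{P_0})\to\infty$. So $\min_id_{P_0}(1,z_i)\to\infty$, and hence $\min_id_\Gamma(1,z_i)\to\infty$, as balls of $\Gamma$ are finite. By Proposition 11(2) in $\Gamma$, some side $\gamma_i$ is within $K'+L_1$ of $1$. For large $k$ it is not an $S$-side, whose two vertices are far from $1$; so it is an $R_0$-side.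

**Step 2.** *This step moves the problem into one coset of $Q_0$ and uses tameness.* The coset of this side meets a fixed ball, and only finitely many cosets do. Passing to a subsequence, the coset is a fixed $pR_0$ with $p\in P_0$. The endpoints of the side lie in $pR_0\cap P_0=pQ_0$; say they are $pq_k,pq_k'$, with $q_k,q_k'\in Q_p$ by Step 1. By (F1)(c), $pq_k,pq_k'\to\xi$ in $P_0\cup\partial P_0$. As $Q_0\subset P_0$ is isometrically embedded, the sequence $q_1,q_1',q_2,q_2',\dots$ converges to a point of $\partial Q_0$. By tameness it converges to a point of $\partial R_0$, so $d_{R_0}(1,[q_k,q_k']_{R_0})\to\infty$ for any choice of geodesics. Now $p^{-1}\gamma_i$ is such a geodesic, and $R_0\subset\Gamma$ is isometrically embedded, so $d_\Gamma(p,\gamma_i)\to\infty$. This contradicts $d_\Gamma(1,\gamma_i)\le K'+L_1$. $\square$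

## 10. The CT map for $H\to G$ exists

**Proposition 15.** The CT map for $C\to R$ exists.

*Proof.* Apply Theorem 14 to $(E,D,J;R)$ with $H_0=C$. The CT maps for $C\to E$ and $D\to J$ exist by Lemma 4(d). By (F8) the latter makes every subset of $D$ tame in $J$. $\square$

Let $Q^+$ be the monoid generated by $w,c_1,c_2$, and $C^+$ that generated by $c_1,c_2$.

**Proposition 16.** $Q^+$ is tame in $R$.

*Proof.* Let $v_n\in Q^+$ and $v_n\to V\in\partial Q$. Then $V$ is an infinite positive word in $w,c_1,c_2$. We use Sections 7 and 8 for $R=E*_DJ$; so relative geodesics are geodesics of $\mathrm{Cay}(R,S\cup J)$, $S$ being the letters of $R$, and $L_1$ is the constant for $(R,J)$.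

*Preparation.* Nontrivial elements of $C$ and powers $w^k$, $k\ne0$, are not in $D$. So a reduced word in $C*\langle w\rangle$ with syllables $\sigma_1\sigma_2\cdots$ gives a geodesic edge path $D,\sigma_1D,\sigma_1\sigma_2D,\dots$ in the Bass–Serre tree. It passes from $gD$ to $g\sigma D$ through the vertex $gE$ if $\sigma\in C$ and through $gJ$ if $\sigma\in\langle w\rangle$; consecutive edges are different and the types of the vertices alternate.

**Case 1: $V=\gamma_0w^{k_1}\gamma_1w^{k_2}\cdots$ has infinitely many syllables** ($\gamma_i\in C^+$, $\gamma_i\ne1$ for $i\ge1$, $k_i\ge1$). *Here many edges separate $1$ from $v_n$.* Let $g_j=\gamma_0w^{k_1}\gamma_1\cdots\gamma_{j-1}w^{k_j}$. For large $n$, $v_n$ has $g_j$ followed by a $c$-letter as a prefix, so $v_n\in\mathcal U_E(g_j)$. For $1\le i<j$ the edge path above reaches $g_iD$ through $g_iJ$ and leaves it through $g_iE$. It passes the edge $g_{j-1}\gamma_{j-1}D$ and then the vertex $g_{j-1}\gamma_{j-1}J=g_jJ$ before reaching $g_jD$. So the vertex $g_jJ$, all edges at it, and everything beyond $g_jD$ lie in the component of $g_iE$ of the tree without $g_iD$: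
$$1\in\mathcal U_J(g_i),\qquad \mathcal U_E(g_j)\cup g_jJ\subset\mathcal U_E(g_i)\qquad(1\le i<j).$$
By (Sep) any path in the Cayley graph from $1$ to $\mathcal U_E(g_j)\cup g_jJ$ meets the distinct cosets $g_1D,\dots,g_{j-1}D$. So $d_R(1,\mathcal U_E(g_j)\cup g_jJ)\ge j-2$.

For $n,m$ large, a relative geodesic from $v_n$ to $v_m$ stays in $\mathcal U_E(g_j)$ by Lemma 13. By (Cos) each of its $J$-sides lies in a coset contained in $\mathcal U_E(g_j)$, or in $g_jJ$. By Proposition 11(2), $d_R(1,[v_n,v_m])\ge j-3-L_1$. As $j$ is arbitrary, $(v_n)$ converges to a point of $\partial R$.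

**Case 2: $V=gw^\infty$, $g\in Q^+$.** *Here only the coset $J$ itself is dangerous, and Lemma 10 controls the geodesics in it.* For large $n$, $g$ is a prefix of $v_n$. Translating by $g^{-1}$ we may assume $g=1$. Then $v_n=w^{k_n}a_n$, $k_n\to+\infty$, with $a_n\in Q^+$ trivial or beginning with a $c$-letter. We know $w^{k_n}\to w^\infty$ in $\partial R$. By (F1)(b) it suffices to show $d_R(1,[w^{k_n},v_n])\to\infty$ along those $n$ with $a_n\ne1$; then $v_n\to w^\infty$.

Put $k=k_n\ge1$. We have $w^k,v_n\in\mathcal U_E(w^k)$, and $1\in\mathcal U_J(w^k)$ because the edge $D$ is incident to $J=w^kJ$. By Lemma 13 a relative geodesic from $w^k$ to $v_n$ stays in $\mathcal U_E(w^k)$. By (Sep) and the height, $d_R(1,\mathcal U_E(w^k))\ge d_R(1,w^kD)\ge k$. By (Cos) a $J$-side lies either in a coset contained in $\mathcal U_E(w^k)$, or in $w^kJ=J$ with both endpoints in $w^kD$. In the latter case it is $w^k$ times a $J$-geodesic joining two points of $D$. By Lemma 10 for $J$ (with $A=D$ and $B^+=\{w^i:i\ge0\}$), that geodesic lies in the $K$-neighborhood of $D\{w^i:i\ge0\}$, so its vertices have height $\ge-K$. Hence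 the vertices of the side have height $\ge k-K$ and are at distance $\ge k-K$ from $1$. By Proposition 11(2), $d_R(1,[w^k,v_n])\ge k-K-L_1-1\to\infty$.

**Case 3: $V=g\gamma$ with $g\in Q^+$ and $\gamma\in\partial C$.** *Here Proposition 15 gives the limit.* Again we may assume $g=1$. Then $v_n=\gamma_na_n$ with $\gamma_n\in C^+$, $\gamma_n\to\gamma$, and $a_n\in Q^+$ trivial or beginning with $w$. By Proposition 15, $\gamma_n$ converges to a point of $\partial R$. Consider those $n$ with $a_n\ne1$ and $\gamma_n\ne1$ (the latter is true for large $n$). Then $\gamma_n,v_n\in\mathcal U_J(\gamma_n)$ and $1\in\mathcal U_E(\gamma_n)$. By Lemma 13 and (Cos), relative geodesics from $\gamma_n$ to $v_n$ and all their $J$-sides lie in $\mathcal U_J(\gamma_n)$. By (Sep) this set is at distance $\ge d_R(1,\gamma_nD)$ from $1$. The cosets $\gamma'D$, $\gamma'\in C$, are pairwise distinct as $C\cap D=1$, and only finitely many meet a given ball; so $d_R(1,\gamma_nD)\to\infty$. By Proposition 11(2), $d_R(1,[\gamma_n,v_n])\to\infty$ along these $n$, and by (F1)(b) $v_n$ has the same limit as $\gamma_n$. $\square$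

For an infinite positive word $V$ in $w,c_1,c_2$ let $\eta_V\in\partial R\subset\partial G$ be the limit of its prefixes, which exists by Proposition 16.

**Proposition 17.** The CT map for $H\to G$ exists.

*Proof.* Apply Theorem 14 to $(P,Q,R;G)$ and $H_0=H$; the CT map for $H\to P$ exists by Lemma 4(d). We check that $Q_p$ is tame for $p\in P$. Let $q\in Q_p$. By Lemma 10 for $P$ (with $A=H$, $B^+=Q^+$), geodesics of $P$ between points of $H$ are in the $K$-neighborhood of $HQ^+$. So $pq=hvf$ with $h\in H$, $v\in Q^+$, $|f|_P\le K':=K+L_1$. The retraction $\rho:P\to Q$ kills $H$, so $\rho(p)q=v\rho(f)$ with $|\rho(f)|\le K'$.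

If $q_k\in Q_p$ converge to a point of $\partial Q$, we can thus write $q_k=\rho(p)^{-1}v_kf_k$ with $v_k\in Q^+$ and $f_k$ in a finite subset of $Q$. By (F1)(b), $v_k=\rho(p)q_kf_k^{-1}$ converges to a point of $\partial Q$, hence by Proposition 16 to a point of $\partial R$. By (F1)(b) again, $q_k=\rho(p)^{-1}v_kf_k$ converges to a point of $\partial R$. $\square$

## 11. Infinitely many points over $w^\infty$

**Step 1.** *This step constructs the word $U$.* Let $u_n=\psi^n(d_1)=w^nd_1w^{-n}\in D$, a positive word, and
$$\gamma_n=u_nc_1u_n^{-1}=\theta_{u_n}(c_1)\in C^+,$$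
where $\theta_u$ is the composition of the $\theta_d$ along $u$. As $\psi(d_1)$ properly begins with $d_1$, $u_n$ is a proper prefix of $u_{n+1}=u_nu'$. As $\theta_{u'}(c_1)$ properly begins with $c_1$, $\gamma_n$ is a proper prefix of $\gamma_{n+1}=\theta_{u_n}(\theta_{u'}(c_1))$. So $\gamma_n$ converges to an infinite positive word $U$ in $c_1,c_2$ beginning with $c_1$, and $\gamma_n\to\eta_U$ in $\partial R$.

**Step 2.** *This step shows $\eta_U=w^\infty$.* In $J$, the subgroup $\langle w\rangle$ is a letter-killing retract not containing $d_1$. By Lemma 2, $u_n=w^nd_1w^{-n}\to w^\infty$ in $\partial J\subset\partial R$. In $R$, the subgroup $J$ is a letter-killing retract containing all $u_n$, and $c_1\notin J$ because the retraction kills $c_1\ne1$. By Lemma 2, $\gamma_n=u_nc_1u_n^{-1}\to w^\infty$. Hence $\eta_U=w^\infty$. For $V_j:=w^jU$, $j\ge0$, we get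
$$\eta_{V_j}=w^j\eta_U=w^\infty .$$

**Step 3.** *This step turns positive words into points of $\partial H$ with known image.* For an infinite positive word $V$ in $w,c_1,c_2$ with prefixes $v_n$ let $r_V=r_V^{x_1}=\lim\varphi_{v_n}(x_1)\in\partial H$, as in Lemma 5(a) for $P$. By Proposition 17, $\partial i(r_V)=\lim v_nx_1v_n^{-1}$ in $\partial G$. Now $v_n\in R$ and $v_n\to\eta_V$ in $\partial G$. Since $R$ is a letter-killing retract of $G$ and $x_1\notin R$ (the retraction kills $x_1\neq1$), Lemma 2 gives $\partial i(r_V)=\eta_V$. So all $r_{V_j}$ lie in the fiber over $w^\infty$.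

**Step 4.** *This step shows that the $r_{V_j}$ are pairwise distinct.* Let $j<j'$. By Lemma 5(a), $r_{V_j}=\varphi_{w^j}(r_U)$ and $r_{V_{j'}}=\varphi_{w^j}(r_{V_{j'-j}})$, and $\varphi_{w^j}$ is injective on $\partial H$. Now $r_U$ begins with $\varphi_{c_1}(x_1)$, and $r_{V_{j'-j}}$ begins with $\varphi_w(x_1)$. These begin with $x_1x_1x_2^{30s+1}x_1$ and $x_1x_1x_2^{30s'+1}x_1$, where $s=s(c_1,x_1)\ne s'=s(w,x_1)$. So $r_U\ne r_{V_{j'-j}}$, and $r_{V_j}\ne r_{V_{j'}}$.

Therefore $(\partial i)^{-1}(w^\infty)\supset\{r_{w^jU}:j\ge0\}$ is infinite. With Lemma 7 and Proposition 17 this proves Theorem I. $\blacksquare$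

*Positivity was needed.* $Q$ is not tame in $R$. Otherwise the CT map for $Q\to R$ would exist by (F8), and it would send the distinct points $U$ and $w^\infty$ of $\partial Q$ to the same point, contrary to Lemma 6.

*Consistency with fact (i).* The point $w^\infty$ is not a conical limit point for $H$. Otherwise infinitely many distinct $h_k\in H$ would lie at bounded distance from a ray to $w^\infty$, hence from $\{w^n:n\ge0\}$. By the pigeonhole principle $w^nf,w^{n'}f\in H$ with $n\ne n'$ and the same $f$, so $w^{n-n'}\in H$. But the retraction $G\to R$ kills $H$ and fixes $w$, which has infinite order.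

## 12. Proof of Theorem II: other ranks, density, thin fibers, and the intermediate group $P$

(a) A subgroup $H'\le H$ of index $n-1$ is free of rank $1+(n-1)=n$. The inclusion induces a homeomorphism $\partial H'\to\partial H$, so the CT map for $H'\to G$ exists and has the same fibers.

(b) With $G$ and $H$ from Theorem I let $G'=G*K$, which is hyperbolic. $G$ is quasiconvex in $G'$, so $G\cup\partial G$ embeds in $G'\cup\partial G'$. Compose the CT map of Theorem I with this embedding.

(c) Let $p=w^\infty$. For $h\in H$ the fiber $(\partial i)^{-1}(hp)=h(\partial i)^{-1}(p)$ is infinite. $H$-orbits are dense in $\partial H$, so $H\cdot p$, the image of the orbit of a point over $p$, is dense in $\partial i(\partial H)=\Lambda_{\partial G}H$.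

(d) If $H$ is finite, $\partial H=\emptyset$. If $H$ is virtually $\langle h\rangle\cong\mathbb Z$, it is quasi-isometrically embedded in $G$ and $\partial H=\{h^{\pm\infty}\}$; the images are the two distinct fixed points of $h$ in $\partial G$, so the map is injective.

Let $H$ be non-elementary. Fibers are closed by continuity. Suppose $\partial i$ is constant on a nonempty open set $O\subset\partial H$. Orbits in $\partial H$ are dense, so some conjugate $h$ of an element of infinite order has $h^{+\infty}\in O$. By equivariance $\partial i$ is constant on $h^{-n}O\ni h^{+\infty}$, with value $\partial i(h^{+\infty})$, for every $n\ge0$. If $\zeta\in\partial H$, $\zeta\ne h^{-\infty}$, then $h^n\zeta\in O$ for large $n$, that is, $\zeta\in h^{-n}O$; so $\partial i(\zeta)=\partial i(h^{+\infty})$. As $\partial H$ is perfect, continuity gives $\partial i(h^{-\infty})=\partial i(h^{+\infty})$ as well. But these are the two distinct limits of $h^{-n}$ and $h^n$ in $\partial G$, a contradiction.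

(e) $P$ is hyperbolic by Lemma 7, and the CT maps for $H\to P$ and $H\to G$ exist by Lemma 4(d) and Proposition 17. Suppose the CT map for $P\to G$ existed. The distinct points $w^\infty,U$ of $\partial Q\subset\partial P$ are limits in $P\cup\partial P$ of the prefixes of $w^\infty$ and $U$, and these prefixes converge in $G\cup\partial G$ to $w^\infty$ and to $\eta_U=w^\infty$. So the two points would have the same image, which contradicts Lemma 6 for $w\in P\le G$. (It also contradicts fact (i): the elements $w^n\in P$ lie on a geodesic ray of $G$, so $w^\infty$ is a conical limit point of $P$.) $\square$
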